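# Sobolev extension operators at two exponents and at the exponents in between

## 1. Two diamonds and a narrow neck

Work in the plane and fix $0<\varepsilon\le\frac1{16}$. Let $\delta_\varepsilon(x_1)$ be the distance from $x_1\in\mathbb R$ to $(-\infty,-1]\cup[-\varepsilon,\varepsilon]\cup[1,\infty)$, so that $\delta_\varepsilon(x_1)=\min(|x_1|-\varepsilon,1-|x_1|)$ if $\varepsilon<|x_1|<1$, and $\delta_\varepsilon(x_1)=0$ otherwise. Remove from the square $(-4,4)^2$ the two closed diamonds
$$\{\varepsilon\le|x_1|\le1,\ |x_2|\le\delta_\varepsilon(x_1)\}$$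
and call the rest $\Omega_\varepsilon$. The diamonds have tips at $(\pm\varepsilon,0)$ and $(\pm1,0)$. Between the two inner tips there is a neck of width $2\varepsilon$.

Put $f=\chi\varphi$ with
$$\varphi(x)=\min\big(1,(|x|/\varepsilon-1)_+\big),\qquad \chi(x)=\min\big(1,2(1-|x|)_+\big),$$
and let $u_\varepsilon=f$ on $\Omega_\varepsilon\cap\{x_2<0\}$, $u_\varepsilon=0$ on $\Omega_\varepsilon\cap\{x_2\ge0\}$. Points of $\Omega_\varepsilon$ on the axis $x_2=0$ have $|x_1|<\varepsilon$, where $\varphi=0$, or $|x_1|>1$, where $\chi=0$. So $u_\varepsilon$ is locally Lipschitz in $\Omega_\varepsilon$. Below the diamonds it is mostly $1$, above them it is $0$, and it switches from one value to the other in the neck and far outside.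

**Cost of $u_\varepsilon$.** Let $1\le r<\infty$. The gradient has length $1/\varepsilon$ on the half annulus $\varepsilon<|x|<2\varepsilon$, $x_2<0$, of area $\frac{3\pi}2\varepsilon^2$, and length $2$ on the half annulus $\frac12<|x|<1$, $x_2<0$, of area $\frac{3\pi}8$ (intersected with $\Omega_\varepsilon$ in both cases); elsewhere it is $0$ a.e. At least half of each half annulus is in $\Omega_\varepsilon$, namely the part where $|x_1|<|x_2|$. Hence
$$\tfrac12\Big(\tfrac{3\pi}2\varepsilon^{2-r}+\tfrac{3\pi}8 2^r\Big)\le\int_{\Omega_\varepsilon}|\nabla u_\varepsilon|^r\le\tfrac{3\pi}2\varepsilon^{2-r}+\tfrac{3\pi}8 2^r .\tag{1}$$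
Also $\int|u_\varepsilon|^r\le\frac\pi2$.

**Cost of an extension.** Let $U\in W^{1,r}(\mathbb R^2)$ extend $u_\varepsilon$. Take $2\varepsilon\le x_1\le\frac14$. Then $\delta_\varepsilon(x_1)=x_1-\varepsilon\le x_1$, and the point $(x_1,-\delta_\varepsilon(x_1))$ has norm between $2\varepsilon$ and $\sqrt2\,x_1\le\frac12$, so $f=1$ there. For almost every such $x_1$ the function $U(x_1,\cdot)$ is absolutely continuous and goes from $1$ to $0$ over an interval of length $2\delta_\varepsilon(x_1)\le2x_1$. By Hölder, $\int|\partial_2U(x_1,\cdot)|^r\ge(2x_1)^{1-r}$. The same holds for $-x_1$, so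
$$\int_{\mathbb R^2}|\nabla U|^r\ge2\int_{2\varepsilon}^{1/4}(2x_1)^{1-r}dx_1=\int_{4\varepsilon}^{1/2}y^{1-r}dy .\tag{2}$$

Now compare. If $r<2$, the right side of (2) stays bounded as $\varepsilon\to0$, and so is no threat. If $r>2$, it is at most $(4\varepsilon)^{2-r}/(r-2)$, which by (1) is at most a constant (depending on $r$) times the cost of $u_\varepsilon$: the extension is expensive, but $u_\varepsilon$ has already paid for it in the neck. If $r=2$, the cost of $u_\varepsilon$ is at most $3\pi$, while every extension costs at least $\log\frac1{8\varepsilon}$. So every extension operator for $\Omega_\varepsilon$ has norm at least $c\,(\log\frac1{8\varepsilon})^{1/2}$ on $W^{1,2}$, and for this test function no exponent other than $2$ is bad.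

One exponent is bad, and exponents on both sides look good. Could one linear operator, on one domain, be bounded for an exponent below $2$ and for one above $2$, and yet fail at $2$? And can the bad exponent be moved?

## 2. Interpolating an extension operator between $W^{1,p}$ and $W^{1,q}$

**Conventions.** A domain is a connected open set. $\|u\|_{W^{1,p}}=\|u\|_p+\|\nabla u\|_p$. $M$ is the non-centered Hardy–Littlewood maximal operator on $\mathbb R^n$, $f_A$ is the mean of $f$ over $A$, and $C,c$ are positive constants that may change from line to line.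

**Definition (the hypothesis).** Let $\Omega\subset\mathbb R^n$ be a bounded domain and $1\le p<q\le\infty$. Since $\Omega$ is bounded, $W^{1,q}(\Omega)\subset W^{1,p}(\Omega)$. We consider a single linear operator $E$ on $W^{1,p}(\Omega)$ with $(Eu)|_\Omega=u$ for every $u$, and constants $C_p,C_q$ with
$$\|Eu\|_{W^{1,p}(\mathbb R^n)}\le C_p\|u\|_{W^{1,p}(\Omega)}\ \ (u\in W^{1,p}(\Omega)),\qquad \|Eu\|_{W^{1,q}(\mathbb R^n)}\le C_q\|u\|_{W^{1,q}(\Omega)}\ \ (u\in W^{1,q}(\Omega)).\tag{3}$$

For example, on the cube $(-4,4)^n$, even reflection across the faces, one coordinate at a time, followed by multiplication with a fixed cutoff, is one operator that is bounded for all exponents in $[1,\infty]$ at once.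

The question, posed at https://mathoverflow.net/questions/316543/an-open-problem-in-sobolev-spaces, is whether (3) implies that for every $r\in(p,q)$ the operator $E$ maps $W^{1,r}(\Omega)$ boundedly into $W^{1,r}(\mathbb R^n)$. The answer is no in general, and it depends only on whether $p\ge n$: if $p\ge n$ the conclusion always holds; if $1\le p<n$, it can fail for every $q\in(p,\infty]$. We prove three theorems.

**Theorem A.** Let $n\ge1$, $n\le p<q\le\infty$, and let $\Omega,E$ be as in (3). Then $E:W^{1,r}(\Omega)\to W^{1,r}(\mathbb R^n)$ is bounded for every $r\in(p,q)$.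

**Theorem B.** Let $n\ge2$ and let $S\subset(1,n]$ be nonempty and compact. There are a bounded domain $\Omega\subset\mathbb R^n$ and a linear extension operator $E$ on $W^{1,1}(\Omega)$ such that

* $E:W^{1,t}(\Omega)\to W^{1,t}(\mathbb R^n)$ is bounded for every $t\in[1,\infty]\setminus S$;
* for every $r\in S$ there is $u\in W^{1,r}(\Omega)$ which is not the restriction of any function in $W^{1,r}(\mathbb R^n)$.

**Theorem C.** Let $1\le p<r<q\le\infty$ and let $\Omega,E$ be as in (3). The following are equivalent: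

(i) $E:W^{1,r}(\Omega)\to W^{1,r}(\mathbb R^n)$ is bounded;

(ii) every $u\in W^{1,r}(\Omega)$ is the restriction of some function in $W^{1,r}(\mathbb R^n)$;

(iii) for every $u\in W^{1,r}(\Omega)$ there is $0\le h\in L^r(\Omega)$ with $|u(x)-u(y)|\le|x-y|(h(x)+h(y))$ for all $x,y\in\Omega$ outside a null set.

If $1\le p<n$ (so $n\ge2$) and $p<q\le\infty$, apply Theorem B with $S=\{s\}$, $p<s<\min(q,n)$. The operator is bounded for $p$ and for $q$, but does not map $W^{1,s}(\Omega)$ into $W^{1,s}(\mathbb R^n)$. One may also take a nondegenerate interval $S=[a,b]\subset(p,q)\cap(1,n]$, so failure can occur on a whole interval. With Theorem A: *the implication in the question holds for all $\Omega,E$ if and only if $p\ge n$.*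

**Textbook facts.** These will be used freely.

* **Lines (ACL).** $f\in W^{1,1}_{loc}(D)$ iff $f\in L^1_{loc}(D)$ has a representative that is locally absolutely continuous on $D\cap L$ for almost every line $L$ parallel to a coordinate axis, with partial derivatives in $L^1_{loc}(D)$. Locally bi-Lipschitz changes of variables preserve $W^{1,1}_{loc}$, and the chain rule holds. If $b\in W^{1,1}_{loc}$, then $\nabla b=0$ a.e. on $\{b=0\}$. On a convex open set, a $W^{1,\infty}$ function is Lipschitz with constant $\|\nabla f\|_\infty$.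
* **Poincaré.** For a ball or box $D$ and $1\le t<\infty$, $\int_D|f-f_D|^t\le C(\operatorname{diam}D)^t\int_D|\nabla f|^t$, where $C$ depends on $n,t$ and on the shape of $D$ up to similarity. Hence if $A\subset D$ and $|A|\ge\kappa|D|$, then $|f_A-f_D|\le\kappa^{-1}(|f-f_D|)_D\le C_\kappa\operatorname{diam}(D)\,(|\nabla f|)_D$.
* **Maximal theorem.** $M$ is bounded on $L^r(\mathbb R^n)$ for $1<r\le\infty$.
* **McShane.** An $L$-Lipschitz function $u$ on $F\subset\mathbb R^n$, $F\ne\emptyset$, extends to the $L$-Lipschitz function $x\mapsto\inf_{a\in F}(u(a)+L|x-a|)$ on $\mathbb R^n$.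
* **Morrey on spheres.** Let $n\ge2$, $S_t=\partial B(x,t)$. If $U\in W^{1,n}_{loc}(\mathbb R^n)$, then for a.e. $t>0$
$$\operatorname{ess\,osc}_{S_t}U\le At^{1/n}\Big(\int_{S_t}|\nabla U|^n\,d\sigma\Big)^{1/n},\qquad A=A(n).\tag{4}$$
For smooth $U$ this is Morrey's embedding on the $(n-1)$-dimensional sphere with exponent $n>n-1$; the power of $t$ comes from scaling. In general, take smooth $U_k\to U$ in $W^{1,n}$ on a ball. By Fubini a subsequence converges, together with its gradients, in $L^n(S_t)$ for a.e. $t$, and (4) passes to the limit.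

## 3. Splitting at a height, and the Lipschitz bound that is missing

For operators on $L^p$ spaces one proves such interpolation by splitting. Let us try this here. Given $u\in W^{1,r}(\Omega)$ and a level $\mu>0$, we want $u=G+b$ with $G\in W^{1,q}(\Omega)$, the tame part, and $b\in W^{1,p}(\Omega)$, the rough part. Then $Eu=EG+Eb$, one uses the $q$-bound on $EG$ and the $p$-bound on $Eb$, and integrates over $\mu$.

In $L^p$ one simply truncates. With gradients, one would like $G=u$ on the set $\{|u|+|\nabla u|\le\mu\}$ and $G$ Lipschitz with constant about $\mu$ everywhere. This needs $u$ itself to be Lipschitz with constant about $\mu$ on that set, and here the attempt stops. On $\Omega_\varepsilon$ of Section 1 take $\mu=1$ and the points $(2\varepsilon,\pm(\varepsilon+\kappa))$ with small $\kappa>0$, just above and just below a diamond. The lower one has norm larger than $2\varepsilon$ and, for small $\kappa$, smaller than $\frac12$, so there $u_\varepsilon=1$ and $\nabla u_\varepsilon=0$. At the upper one $u_\varepsilon=0$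 and $\nabla u_\varepsilon=0$. Both lie in $\{|u_\varepsilon|+|\nabla u_\varepsilon|\le1\}$, at distance $2\varepsilon+2\kappa$. The Lipschitz constant on this set is at least $\frac1{2\varepsilon}$. A small gradient inside $\Omega$ says nothing about two points that are close in $\mathbb R^n$ but separated by a hole.

The remedy is to cut not at the height of $|u|+|\nabla u|$ but at the height of $h+|u|+|\nabla u|$, where $h$ dominates the difference quotients as in (iii). If such an $h\in L^r$ exists, the splitting works. Theorem C says that it exists exactly when there is anything to prove.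

For example, if $n=1$ then $\Omega$ is a bounded interval and $h=M(|u'|1_\Omega)$ satisfies (iii): $|u(x)-u(y)|\le\int_x^y|u'|\le|x-y|\,h(x)$ for $x<y$, and $h\in L^r$ since $1\le p<r<\infty$. In contrast, for $u_\varepsilon$ on $\Omega_\varepsilon$ any $h$ in (iii) satisfies $h(x)+h(y)\ge1/|x-y|$ for a.e. pair as above.

## 4. Theorem C: extendability is equivalent to a pointwise Lipschitz condition

Note that $1<r<\infty$. (i)$\Rightarrow$(ii) is trivial: $Eu$ is the extension.

**Step 1: (ii)$\Rightarrow$(iii). An extension to $\mathbb R^n$ provides $h$.** Let $V\in W^{1,r}(\mathbb R^n)$ extend $u$. If $B'\subset B''$ are balls with radii $\rho'\le\rho''\le2\rho'$, Poincaré gives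
$$|V_{B'}-V_{B''}|\le C\rho''\,(|\nabla V|)_{B''}.$$
Let $x,y\in\Omega$ be Lebesgue points of $V$ at which $V=u$ (these are almost all points of $\Omega$), and let $\rho=|x-y|>0$. Since $V_{B(x,2^{-j}\rho)}\to V(x)$, summing over $j$ gives
$$|V(x)-V_{B(x,\rho)}|\le\sum_{j\ge0}C2^{-j}\rho\,(|\nabla V|)_{B(x,2^{-j}\rho)}\le C\rho\,M|\nabla V|(x),$$
and likewise for $y$. Both $B(x,\rho)$ and $B(y,\rho)$ lie in $B(x,2\rho)$, so $V_{B(x,\rho)}$ and $V_{B(y,\rho)}$ differ from $V_{B(x,2\rho)}$ by at most $C\rho M|\nabla V|(x)$. Altogether $|u(x)-u(y)|\le C|x-y|(M|\nabla V|(x)+M|\nabla V|(y))$. As $r>1$, $h=CM|\nabla V|$ is in $L^r$.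

**Step 2: the splitting.** This starts (iii)$\Rightarrow$(i). Let $u\in W^{1,r}(\Omega)$, $h$ as in (iii), and $H=h+|u|+|\nabla u|\in L^r(\Omega)$. For $\mu>0$ let $F_\mu$ be $\{H\le\mu\}$ minus the exceptional null set. On $F_\mu$ the function $u$ is $2\mu$-Lipschitz and $|u|\le\mu$. Extend $u|_{F_\mu}$ by McShane's formula and truncate at $\pm\mu$. This gives a $2\mu$-Lipschitz $G$ on $\mathbb R^n$ with $|G|\le\mu$ and $G=u$ on $F_\mu$ (if $F_\mu=\emptyset$, put $G=0$). Since $\Omega$ is bounded, $G\in W^{1,\infty}(\Omega)\subset W^{1,q}(\Omega)\subset W^{1,p}(\Omega)$, and $b=u-G\in W^{1,p}(\Omega)$.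

On $F_\mu$ we have $b=0$, hence $\nabla b=0$ a.e. there. Elsewhere $|b|\le H+\mu$ and $|\nabla b|\le H+2\mu$. As $\mu<H$ there,
$$\|b\|^p_{W^{1,p}(\Omega)}\le C\int_{\{H>\mu\}}(H+\mu)^p\le C\int_{\{H>\mu\}}H^p .\tag{5}$$
If $q<\infty$, then a.e. on $F_\mu$ we have $|G|+|\nabla G|=|u|+|\nabla u|\le H$, and so
$$\|G\|^q_{W^{1,q}(\Omega)}\le C\int_{\{H\le\mu\}}H^q+C\mu^q|\{H>\mu\}| .\tag{6}$$

**Step 3: summing over the levels.** We show that $Eu\in W^{1,r}(\mathbb R^n)$. Write $Tf=|Ef|+|\nabla Ef|$. By linearity $Tu\le TG+Tb$. Let $q<\infty$. Since $\{Tu>2\mu\}\subset\{TG>\mu\}\cup\{Tb>\mu\}$, Chebyshev, (3), (5) and (6) give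
$$|\{Tu>2\mu\}|\le C\mu^{-q}\int_{\{H\le\mu\}}H^q+C|\{H>\mu\}|+C\mu^{-p}\int_{\{H>\mu\}}H^p .$$
Multiply by $\mu^{r-1}$ and integrate over $(0,\infty)$. The left side becomes a constant times $\int(Tu)^r$. By Fubini the three terms on the right become
$$C\int_{\{H>0\}}H^q\int_H^\infty\mu^{r-1-q}\,d\mu=\frac{C}{q-r}\int H^r,\qquad \frac Cr\int H^r,\qquad C\int H^p\int_0^H\mu^{r-1-p}\,d\mu=\frac C{r-p}\int H^r .$$
Here $p<r<q$ is used. So $\int_{\mathbb R^n}(Tu)^r\le C\int_\Omega H^r<\infty$.

If $q=\infty$, then $\|G\|_{W^{1,\infty}(\Omega)}\le3\mu$, so $TG\le C_0\mu$ a.e. with $C_0=3C_q$. Hence $|\{Tu>(C_0+1)\mu\}|\le|\{Tb>\mu\}|\le C\mu^{-p}\int_{\{H>\mu\}}H^p$, and the third computation above gives the same conclusion.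

**Step 4: boundedness.** The bound of Step 3 involves $h$, which is not controlled by $\|u\|_{W^{1,r}}$, so we use the closed graph theorem. $E$ maps $W^{1,r}(\Omega)$ linearly into $W^{1,r}(\mathbb R^n)$. Suppose $u_k\to u$ in $W^{1,r}(\Omega)$ and $Eu_k\to w$ in $W^{1,r}(\mathbb R^n)$. Then $u_k\to u$ in $W^{1,p}(\Omega)$, so $Eu_k\to Eu$ in $W^{1,p}(\mathbb R^n)$, and $w=Eu$. The graph is closed and $E$ is bounded. $\blacksquare$

## 5. Theorem A: above the dimension, medians replace means

By Theorem C it suffices to verify (iii). For $n=1$ this was done in Section 3. Let $n\ge2$ and $n\le p<\infty$. Only the boundedness of $E$ on $W^{1,p}$ is used below. It forces two things: $\Omega$ is thick near each of its points (Lemma 1), and a function cannot take two different values on large portions of a small ball without paying in gradient inside $\Omega$ (Lemma 2).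

**Lemma 1.** There are $c,\rho_1>0$ with $|B(x,\rho)\cap\Omega|\ge c\rho^n$ for $x\in\Omega$, $0<\rho\le\rho_1$.

*Proof.* The idea is to extend a bump at $x$. If $\Omega$ is thin in the ball, the bump is cheap, but its extension must cross from $1$ to $0$ and is not cheap.

Let $\rho_1=\min(1,\operatorname{diam}\Omega/5)$. If $\Omega\subset\overline B(x,2\rho)$, then $\operatorname{diam}\Omega\le4\rho\le\frac45\operatorname{diam}\Omega$, which is false. So $\Omega$ contains $x$ and a point outside $\overline B(x,2\rho)$, and by connectedness it meets every sphere $S_t=\partial B(x,t)$, $0<t<2\rho$, in a nonempty relatively open set. Let $u(z)=1$ for $|z-x|\le\rho/2$, $u(z)=0$ for $|z-x|\ge\rho$, linear in $|z-x|$ between. Since $\rho\le1$,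
$$\|u\|^p_{W^{1,p}(\Omega)}\le C\rho^{-p}|B(x,\rho)\cap\Omega| .$$
Let $U=Eu\in W^{1,p}(\mathbb R^n)\subset W^{1,n}_{loc}$ and $a=U_{B(x,2\rho)}$. We claim
$$\|\nabla U\|_{L^n(B(x,2\rho))}\ge c .\tag{7}$$

Suppose $a\le\frac12$. For a.e. $t\in(0,\rho/2)$ we have $U=1$ a.e. on $S_t\cap\Omega$, which has positive surface measure. Let $T$ be the set of $t\in(0,\rho/2)$ for which the right side of (4) is at most $\frac14$. For a.e. $t\in T$, $U\ge\frac34$ a.e. on $S_t$.

* If $|T|\ge\rho/4$, then $\bigcup_{t\in T}S_t$ has measure at least $c\int_0^{\rho/4}t^{n-1}dt=c\rho^n$, and $U-a\ge\frac14$ a.e. there. By Poincaré and Hölder, $c\rho^n\le\int_{B(x,2\rho)}|U-a|\le C\rho\int_{B(x,2\rho)}|\nabla U|\le C\rho\cdot\rho^{n-1}\|\nabla U\|_{L^n(B(x,2\rho))}$.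
* If $|T|<\rho/4$, then $\int_{S_t}|\nabla U|^n\ge(4A)^{-n}t^{-1}\ge c/\rho$ on a set of $t$ of measure at least $\rho/4$; integrate in $t$.

Both cases give (7). If $a>\frac12$, argue in the same way with $t\in(\rho,2\rho)$, where $U=0$ a.e. on $S_t\cap\Omega$ for a.e. $t$. Let $T$ be the set of those $t$ with the right side of (4) at most $\frac14$; for a.e. $t\in T$, $U\le\frac14$ on $S_t$ and $a-U\ge\frac14$. If $|T|\ge\rho/2$, the first argument applies; if not, $\int_{S_t}|\nabla U|^n\ge c/\rho$ on a set of measure at least $\rho/2$. So (7) holds always. By Hölder, with $p\ge n$,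
$$c\le\|\nabla U\|_{L^n(B(x,2\rho))}\le C\rho^{1-n/p}\|\nabla U\|_{L^p}\le C\rho^{1-n/p}\rho^{-1}|B(x,\rho)\cap\Omega|^{1/p}=C\big(\rho^{-n}|B(x,\rho)\cap\Omega|\big)^{1/p}.\qquad\square$$

**Lemma 2.** For every $\varepsilon>0$ there are $R,C,\rho_0$ such that the following holds for $x\in\Omega$, $0<\rho\le\rho_0$, $B=B(x,\rho)$, $u\in W^{1,p}(\Omega)$, $\alpha<\beta$. If $|\{u\le\alpha\}\cap B\cap\Omega|\ge\varepsilon|B|$ and $|\{u\ge\beta\}\cap B\cap\Omega|\ge\varepsilon|B|$, then
$$(\beta-\alpha)^p\le C\rho^{p-n}\int_{\Omega\cap B(x,R\rho)}|\nabla u|^p .$$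

*Proof.* We rescale $u$ to have values in $[0,1]$, localize with a logarithmic cutoff (the point where $p\ge n$ makes cutting cheap), and extend. Let $w=\min(1,\max(0,\frac{u-\alpha}{\beta-\alpha}))$. Let $R>1$, $\Phi=1$ on $B$, $\Phi=0$ off $B(x,R\rho)$, and $\Phi(z)=1-\frac{\log(|z-x|/\rho)}{\log R}$ in between. Since $p\ge n$, $t^{n-p}\le\rho^{n-p}$ for $t\ge\rho$, so
$$\int|\nabla\Phi|^p\le C(\log R)^{-p}\int_\rho^{R\rho}t^{n-1-p}dt\le C\rho^{n-p}(\log R)^{1-p}.$$
Let $v=\Phi w\in W^{1,p}(\Omega)$ and $V=Ev$. As $|v|\le1$, $v$ is supported in $B(x,R\rho)$ and $|\nabla v|\le|\nabla\Phi|+(\beta-\alpha)^{-1}|\nabla u|1_{B(x,R\rho)}$,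
$$\|v\|^p_{W^{1,p}(\Omega)}\le C_1\rho^{n-p}\big((\log R)^{1-p}+R^n\rho^p\big)+C_1(\beta-\alpha)^{-p}\int_{\Omega\cap B(x,R\rho)}|\nabla u|^p .$$
On $B\cap\Omega$ we have $V=w$. So $V=0$ and $V=1$ on subsets of $B$ of measure at least $\varepsilon|B|$ each, and on one of them $|V-V_B|\ge\frac12$. Poincaré gives
$$2^{-p}\varepsilon|B|\le\int_B|V-V_B|^p\le C\rho^p\int_B|\nabla V|^p,$$
that is, $c_\varepsilon\rho^{n-p}\le\int_B|\nabla V|^p\le C_2\|v\|^p_{W^{1,p}(\Omega)}$. Choose first $R$ so large that $C_1C_2(\log R)^{1-p}\le c_\varepsilon/4$, which is possible as $p\ge n\ge2>1$, and then $\rho_0$ so small that $C_1C_2R^n\rho_0^p\le c_\varepsilon/4$. The first term of the bound for $\|v\|^p$ is absorbed, and what remains is the claim. $\square$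

**Step 1: medians on nested balls.** Let $u\in W^{1,r}(\Omega)\subset W^{1,p}(\Omega)$ and
$$g=\big(M(|\nabla u|^p1_\Omega)\big)^{1/p}.$$
Since $r/p>1$, $\|g\|_r\le C\|\nabla u\|_{L^r(\Omega)}$. For a ball $B$ centered in $\Omega$ let $m_B$ be a median of $u$ on $B\cap\Omega$: $\{u\le m_B\}$ and $\{u\ge m_B\}$ each occupy at least half of $B\cap\Omega$. (If $u=1_A$ with $|A\cap B|>\frac12|B\cap\Omega|$, then $m_B=1$.) Means over $B\cap\Omega$ would ask for a Poincaré inequality inside $\Omega$, which we do not have; medians fit the hypotheses of Lemma 2.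

Let $B'\subset B''$ be balls centered in $\Omega$ with small radii $\rho'\le\rho''\le2\rho'$. By Lemma 1, the sets $\{u\le m_{B'}\}$ and $\{u\ge m_{B'}\}$ within $B'\cap\Omega$, and those for $m_{B''}$ within $B''\cap\Omega$, all have measure at least $\frac12c(\rho''/2)^n=\varepsilon|B''|$ with a fixed $\varepsilon$, and all lie in $B''$. If $m_{B'}\ne m_{B''}$, Lemma 2 on $B''$ with $\{\alpha,\beta\}=\{m_{B'},m_{B''}\}$ applies. For $z\in B''$ the ball concentric with $B''$ of radius $R\rho''$ contains $z$, so the integral in Lemma 2 is at most $C(R\rho'')^ng(z)^p$. Thus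
$$|m_{B'}-m_{B''}|\le C\rho''g(z)\qquad(z\in B'').\tag{8}$$

**Step 2: from medians to values.** Let $x\in\Omega$ be a Lebesgue point of $u$ and $\epsilon>0$. By Chebyshev, for small $t$ (so that $B(x,t)\subset\Omega$) the set $\{|u-u(x)|>\epsilon\}$ occupies less than half of $B(x,t)$. If $m_{B(x,t)}>u(x)+\epsilon$, then $\{u\ge m_{B(x,t)}\}$ lies in that set, a contradiction; similarly from below. So $|m_{B(x,t)}-u(x)|\le\epsilon$, and $m_{B(x,2^{-j}\rho)}\to u(x)$. Summing (8) with $z=x$ over the balls $B(x,2^{-j}\rho)$ gives $|u(x)-m_{B(x,\rho)}|\le C\rho g(x)$ for small $\rho$.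

**Step 3: condition (iii).** Let $\rho_2$ be so small that the above applies to radii up to $2\rho_2$. If $\rho=|x-y|\le\rho_2$, then $B(x,\rho)$ and $B(y,\rho)$ lie in $B(x,2\rho)$, so by (8) with $z=x$ both medians differ from $m_{B(x,2\rho)}$ by at most $C\rho g(x)$. With Step 2, $|u(x)-u(y)|\le C|x-y|(g(x)+g(y))$ for a.e. such $x,y$. If $|x-y|>\rho_2$, then $|u(x)-u(y)|\le\rho_2^{-1}|x-y|(|u(x)|+|u(y)|)$. So (iii) holds with $h=C(g+|u|)\in L^r(\Omega)$, and Theorem C proves Theorem A. $\blacksquare$

## 6. Moving the bad exponent: Cantor families of windows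

In Section 1 the window was a single short interval, and the bad exponent was $2=n$. To move it, replace the single nested window by a Cantor family in a wall of dimension $n-1$: at generation $j$ let there be $N_j\approx\lambda^{-dj}$ cubes of side $\lambda^j$, down to generation $m$, where the cubes are the windows. Write $s=n-d$. Consider a function that is $1$ below the wall and $0$ above, and count costs at the exponent $t$. Switching in the windows costs about
$$N_m\lambda^{m(n-t)}\approx\lambda^{m(s-t)}.$$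
An extension must cross the gap. Over a generation-$j$ cube the gap has thickness about $\lambda^j$, and crossing costs about $\lambda^{j(n-t)}$ per cube, in total
$$\sum_{j}N_j\lambda^{j(n-t)}\approx\sum_{j\le m}\lambda^{j(s-t)}.$$
If $t>s$ this geometric sum is of the size of its last term, which has been paid in the windows. If $t<s$ it is bounded. If $t=s$ the function pays $O(1)$ and the extension pays about $m$. So $s$ is the bad exponent. As $0\le d<n-1$, it ranges over $(1,n]$, which is where $S$ lives in Theorem B. The rest of these notes turns this count into a proof: the count at $t=s$ is the lower bound of Section 10, and the good news for $t\ne s$ must be proved for all functions, which is Lemma 3.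

From now on $n\ge2$, and $S\subset(1,n]$ is nonempty and compact. Points are $x=(x',x_n)\in\mathbb R^{n-1}\times\mathbb R$. All distances in $\mathbb R^{n-1}$, and distances in $\mathbb R^n$ with subscript $\infty$, are in the sup-norm. A function that is $1$-Lipschitz in the sup-norm is $1$-Lipschitz in the Euclidean norm.

**Parameters.** Let $a=\min S>1$. Fix $\lambda\in[\frac14,\frac12)$ with $\lambda^{-(n-a)}\le2^{n-1}$; this is possible since at $\lambda=\frac12$ the inequality is strict. Set $\gamma=(1-2\lambda)/4\in(0,\frac18]$.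

**Definition (gadget $(s,m)$, $s\in S$, $m\ge2$).** Put $d=n-s\in[0,n-a]$, $\theta=\frac{d\log(1/\lambda)}{(n-1)\log2}$, $N_j=2^{(n-1)\lfloor\theta j\rfloor}$. The choice of $\lambda$ gives $\theta\in[0,1]$. So $N_0=1$ and $N_j/N_{j-1}\in\{1,2^{n-1}\}$. As $2^{(n-1)\theta}=\lambda^{-d}$ and $\lfloor\theta j\rfloor-\lfloor\theta k\rfloor$ differs from $\theta(j-k)$ by at most $1$, for $j\ge k$
$$2^{-(n-1)}\lambda^{-d(j-k)}\le N_j/N_k\le2^{n-1}\lambda^{-d(j-k)},\qquad N_j\le\lambda^{-dj}.\tag{9}$$
Let $P=[-\frac12,\frac12]^{n-1}$ and $\mathcal Q_0=\{P\}$. Each $Q\in\mathcal Q_{j-1}$, of side $\ell_{j-1}=\lambda^{j-1}$, has $N_j/N_{j-1}$ children, closed cubes of side $\ell_j=\lambda^j$: either one, concentric with $Q$, or $2^{n-1}$, concentric with the dyadic subcubes (side $\frac12\ell_{j-1}$) of $Q$. $\mathcal Q_j$ is the set of all $N_j$ cubes of generation $j$, $\ell(Q)$ is the side of $Q$, and $K^m=\bigcup\mathcal Q_m$. The cubes of $\mathcal Q_m$ are called *windows*.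

**Example.** Let $n=2$, $\lambda=\frac14$, so $\gamma=\frac18$. If $S=\{2\}$, then $d=0$, $N_j=1$, $P=[-\frac12,\frac12]$, and the only window is $[-\frac12 4^{-m},\frac12 4^{-m}]$; scaled by the factor $2$ this is Section 1 with $\varepsilon=4^{-m}$. If $S=\{\frac32\}$, then $d=\frac12$, the condition $\lambda^{-1/2}\le2$ holds with equality, $\theta=1$, and $N_j=2^j$. The children of $P$ are $[-\frac38,-\frac18]$ and $[\frac18,\frac38]$, at distance $\frac18=\gamma$ from $\partial P$ and $\frac14=2\gamma$ from each other. The windows are the $2^m$ intervals of length $4^{-m}$ at stage $m$ of a Cantor construction.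

The general version of these distances is

**(G1)** $\operatorname{dist}(Q',\partial Q)\ge\gamma\ell(Q)$ for each child $Q'$ of $Q$; distinct children of $Q$ have distance $\ge2\gamma\ell(Q)$.

Indeed a child concentric with a dyadic subcube has distance $\frac12(\frac12-\lambda)\ell(Q)=\gamma\ell(Q)$ to the boundary of that subcube, and a single concentric child has distance $\frac12(1-\lambda)\ell(Q)$ to $\partial Q$. By (G1) at the last common ancestor, distinct cubes of $\mathcal Q_j$ have distance at least $2\gamma\ell_{j-1}$.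

For $Q\in\mathcal Q_j$, $0\le j\le m-1$, let $R_Q=Q\setminus\bigcup\{\text{children of }Q\}$. These sets partition $P\setminus K^m$. For $x'\in P^\circ\setminus K^m$ let
$$\delta(x')=\operatorname{dist}(x',\partial P\cup K^m).$$
If $x'\in R_Q$, then $\delta(x')\le\ell(Q)$, because $Q$ contains a window. The matching lower bound holds away from $\partial P$ and from the windows:

**(G2)** Let $x'\in R_Q\cap P^\circ$, $Q\in\mathcal Q_j$. If $\operatorname{dist}(x',\partial P)\ge\gamma$ and $\operatorname{dist}(x',K^m)\ge\gamma\lambda^m$, then $\delta(x')\ge\gamma\lambda\ell(Q)$. Both hypotheses hold automatically if $1\le j\le m-2$.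

*Proof.* Windows inside $Q$: when $j\le m-2$, such a window lies in a grandchild $Q''\subset Q'\subset Q$ with $x'\notin Q'$, so by (G1) its distance from $x'$ is at least $\gamma\ell(Q')=\gamma\lambda\ell(Q)$. When $j=m-1$, use the hypothesis and $\gamma\lambda^m=\gamma\lambda\ell(Q)$. A window not in $Q$ lies in another cube of $\mathcal Q_j$, at distance at least $2\gamma\ell(Q)$ from $Q$. Finally $\partial P$: for $j\ge1$, $Q$ lies in a cube of $\mathcal Q_1$, so $\operatorname{dist}(x',\partial P)\ge\gamma$ by (G1); for $j=0$ this is the hypothesis. For $1\le j\le m-2$ none of this used the hypotheses. It gives $\operatorname{dist}(x',\partial P)\ge\gamma$ and $\operatorname{dist}(x',K^m)\ge\gamma\lambda^{j+1}\ge\gamma\lambda^m$. $\square$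

## 7. A wall with infinitely many gadgets

**Step 1: placing the gadgets.** We put scaled copies of all needed gadgets into one wall. Let $(\sigma_k)_{k\ge1}$ be a sequence in $S$ (repetitions allowed) with dense range in $S$. Let $i\mapsto(k_i,m_i)$, $i\ge1$, be a bijective enumeration of all $(k,m)$, $k\ge1$, $m\ge2$; put $s_i=\sigma_{k_i}$. Let $P_i\subset\mathbb R^{n-1}$ be the closed cube with center $c_i=2^{-i}e_1$ and side $\varepsilon_i=2^{-i-3}$. The concentric doubles $2P_i$ are disjoint, since $2^{-i-3}+2^{-i-4}<2^{-i-1}$; they do not contain $0$, and they lie in $[-1,1]^{n-1}$. Let $K_i=c_i+\varepsilon_iK^{m_i}\subset P_i$ for the gadget $(s_i,m_i)$. Put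
$$K=\mathbb R^{n-1}\setminus\bigcup_i(P_i^\circ\setminus K_i),\qquad\delta(x')=\operatorname{dist}_\infty(x',K).$$

**Step 2: properties of $K$ and $\delta$.** $K$ is closed. The set $\{0\}\cup\bigcup_iP_i$ is closed, so the interior of $K$ contains its complement, in particular $2P_i^\circ\setminus P_i$, and also the sets $\operatorname{int}K_i$. The remaining points of $K$ are $0$, the points of $\partial P_i$ and those of $\partial K_i$, and all of these are limits of interior points. Hence $K=\overline{\operatorname{int}K}$. Also $\partial K\subset\{0\}\cup\bigcup_i(\partial P_i\cup\partial K_i)$ is $\mathcal H^{n-1}$-null. On $P_i^\circ\setminus K_i$, $\delta$ is the rescaled gadget distance, because $\partial P_i\subset K$ and any segment from $P_i^\circ$ to a point outside $P_i$ meets $\partial P_i$. In particular $\delta\le\varepsilon_1/2=\frac1{32}$.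

**Step 3: the domain.** Let $B_0=(-4,4)^n$, $O=\operatorname{int}K\cap(-4,4)^{n-1}$, $\Omega^\pm=\{x\in B_0:\pm x_n>\delta(x')\}$, and
$$\Omega=B_0\setminus\{x:\ x'\notin\operatorname{int}K,\ |x_n|\le\delta(x')\}=\Omega^+\cup\Omega^-\cup(O\times\{0\}).$$
The two expressions agree because $\delta=0$ on $\operatorname{int}K$. $\Omega$ is open, since a closed set is removed, and bounded. It is connected: $\Omega^\pm$ are connected (move vertically to height $\pm3$), and they are joined through $O\times(-4,4)\subset\Omega$. Call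
$$\mathcal G=\{x\in B_0:|x_n|<\delta(x')\},\qquad\mathcal G^\pm=\mathcal G\cap\{\pm x_n>0\}$$
the *gap*. Up to a null set, $B_0$ is the union of $\Omega$ and $\mathcal G$.

## 8. The operator, and the inequality to which it reduces

**Step 1: extend each side across the wall by reflection.** For $u\in W^{1,1}(\Omega)$ let $U^+=u$ on $\Omega^+$ and
$$U^+(x)=u\big(x',\delta(x')+\tfrac12(\delta(x')-x_n)\big)\quad\text{for }x\in B_0,\ x_n<\delta(x').$$
The argument lies in $\Omega^+$: its height is larger than $\delta$ and smaller than $\frac12(3\delta+4)<4$. The map $(x',x_n)\mapsto(x',\frac12(3\delta(x')-x_n))$ is bi-Lipschitz onto its image with Jacobian $\frac12$ in absolute value. So for $u\in W^{1,t}(\Omega)$, $U^+$ is $W^{1,t}$ on each side of the graph $x_n=\delta(x')$, with norm at most $C\|u\|_{W^{1,t}(\Omega^+)}$. In the bi-Lipschitz coordinates $(x',x_n-\delta(x'))$ the interface is flat. On almost every vertical line $u$ is absolutely continuous above the graph with integrable derivative, so it has a limit at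 the graph, and by the formula $U^+$ has the same limit from below. Almost every horizontal line in the new coordinates lies on one side. By ACL,
$$U^+\in W^{1,t}(B_0),\qquad\|U^+\|_{W^{1,t}(B_0)}\le C\|u\|_{W^{1,t}(\Omega)}\quad\text{for every }t\in[1,\infty],\ u\in W^{1,t}(\Omega).$$
Define $U^-$ from $u|_{\Omega^-}$ by the mirror-image formula, with the same bounds.

**Step 2: from $B_0$ to $\mathbb R^n$.** Even reflection across the faces, one coordinate at a time, extends a function in $W^{1,t}(B_0)$ to $W^{1,t}((-12,12)^n)$. Multiply by a fixed cutoff in $C_c^\infty((-8,8)^n)$ equal to $1$ on $B_0$. This defines a linear extension operator $E_0$, bounded from $W^{1,t}(B_0)$ to $W^{1,t}(\mathbb R^n)$ for all $t\in[1,\infty]$.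

**Step 3: glue the two sides in the gap.** Let $v=U^--U^+$ on $B_0$ and
$$w=U^++\psi v\ \text{ on }B_0,\qquad Eu=E_0w .$$
Here $\psi=\eta(x_n/\delta(x'))$ if $\delta(x')>0$ and $\psi=1_{\{x_n<0\}}$ if $\delta(x')=0$, with $\eta=1$ on $(-\infty,-1]$, $\eta=0$ on $[1,\infty)$, and $\eta(z)=\frac{1-z}2$ on $[-1,1]$. On $\Omega^+$ we have $\psi=0$ and $w=U^+=u$; on $\Omega^-$ we have $\psi=1$ and $w=U^-=u$. So $w=u$ a.e. on $\Omega$, and everything is linear in $u$. The function $\psi$ is locally Lipschitz on $B_0\setminus(K\times\{0\})$; near a point with $x'\in K$, $x_n\ne0$, it is constant. Moreover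
$$|\nabla\psi|\le\tfrac12(\delta^{-1}+|x_n|\delta^{-2})1_{\mathcal G}\le\delta^{-1}1_{\mathcal G}\quad\text{a.e.}$$

**Step 4: what $u$ knows about $v$ over the windows.** Over $O$ the two sides communicate inside $\Omega$, and this puts a boundary condition on $v$:

**(Z)** *On $O\times(-4,4)$: $v1_{\{x_n>0\}}=U^--u$ and $v1_{\{x_n<0\}}=u-U^+$ a.e. Hence for $u\in W^{1,t}(\Omega)$ both functions lie in $W^{1,t}(O\times(-4,4))$.*

Indeed $\delta=0$ on $O$, so $U^-=u$ below and $U^+=u$ above, and $O\times(-4,4)\subset\Omega$. In words: $v1_{\{x_n>0\}}$ is the extension of $v|_{\{x_n>0\}}$ by zero, and it is a Sobolev function across $O\times\{0\}$, so $v$ vanishes on the windows and outside the cubes $P_i$.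

**Step 5: weak differentiability of $\psi v$.** Off $K\times\{0\}$ the product rule applies, and near $O\times\{0\}$ we have $\psi v=v1_{\{x_n<0\}}$, which is weakly differentiable by (Z). So $\psi v\in W^{1,1}_{loc}(B_0\setminus(\partial K\times\{0\}))$ with gradient $\psi\nabla v+v\nabla\psi$ a.e. The relatively closed set $\partial K\times\{0\}$ is $\mathcal H^{n-1}$-null, so its projections to the coordinate hyperplanes are null. Hence for each coordinate direction almost every line misses it, and on almost every line $\psi v$ is locally absolutely continuous. If the above gradient is in $L^t(B_0)$, ACL shows $\psi v\in W^{1,t}(B_0)$. Since $|\psi|\le1$ and $\|v\|_{W^{1,t}(B_0)}\le C\|u\|_{W^{1,t}(\Omega)}$, boundedness of $E$ on $W^{1,t}$ follows from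
$$\|v\,\delta^{-1}\|_{L^t(\mathcal G)}\le C\|v\|_{W^{1,t}(B_0)}\qquad(u\in W^{1,t}(\Omega)).\tag{10}$$
In particular (10) for $t=1\notin S$ will show that $E$ is defined on $W^{1,1}(\Omega)$.

**Step 6: (10) for $t=\infty$.** $B_0$ is convex, so $v$ is Lipschitz with constant at most $\|v\|_{W^{1,\infty}(B_0)}$. By (Z), $v1_{\{x_n>0\}}$ has a continuous representative on $O\times(-4,4)$, which is $0$ for $x_n<0$. So $v=0$ on $O\times\{0\}$, hence on $(K\cap[-1,1]^{n-1})\times\{0\}$ because $K=\overline{\operatorname{int}K}$. If $x\in\mathcal G$, then $x'\in P_i^\circ\setminus K_i$ for some $i$, a nearest point of $K$ lies in $P_i\subset[-1,1]^{n-1}$, and $|x_n|<\delta(x')$. So $|v|\le C\|v\|_{W^{1,\infty}(B_0)}\,\delta$ on $\mathcal G$.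

**Step 7: (10) for $1\le t<\infty$, $t\notin S$, reduced to one gadget.** The gap lies over $\bigcup_i(P_i^\circ\setminus K_i)$, with $\delta\le\varepsilon_i/2$ over $P_i$. The sets $2P_i\times(0,\varepsilon_i)\subset B_0$ are disjoint. Rescale each by $x\mapsto(x-(c_i,0))/\varepsilon_i$. Both sides of the inequality in the next lemma pick up the same factor $\varepsilon_i^{n-t}$ upon scaling back. Its hypothesis holds for the rescaled $v$ by (Z), because over $P_i$ the set $Z$ of the lemma corresponds to $(2P_i^\circ\setminus P_i)\cup\operatorname{int}K_i\subset O$. Summing over $i$ gives $\int_{\mathcal G^+}|v|^t\delta^{-t}\le C\int_{B_0}|\nabla v|^t$, and by reflection in $x_n$ the same for $\mathcal G^-$. Since $|t-s_i|\ge\operatorname{dist}(t,S)>0$ for all $i$, the constant is uniform over the gadgets. Here we use that $S$ is closed.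

**Lemma 3.** Let $1\le t<\infty$, $t\notin S$, and consider a unit gadget $(s,m)$ with $\mathcal G^+=\{x'\in P^\circ\setminus K^m,\ 0<x_n<\delta(x')\}$. Let $f\in W^{1,t}(2P^\circ\times(0,1))$ be such that its extension by $0$ to $x_n\le0$ is $W^{1,1}_{loc}$ in $(2P^\circ\times(0,1))\cup(Z\times(-1,1))$, where $Z=(2P^\circ\setminus P)\cup\operatorname{int}K^m$. Then
$$\int_{\mathcal G^+}|f|^t\delta^{-t}\le C\int_{2P\times(0,1)}|\nabla f|^t=:C\,I,$$
with $C$ depending only on $n,t,\lambda,\operatorname{dist}(t,S)$.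

Given the lemma, $E$ is bounded on $W^{1,t}$ for all $t\in[1,\infty]\setminus S$, which is the first half of Theorem B.

## 9. A Hardy inequality over the Cantor wall

Here we prove Lemma 3. The weight $\delta^{-t}$ is singular at the edges of the windows and at $\partial P$. Near these edges $f$ vanishes on one side, and integration along half circles around the edge suffices; this is parts 1 and 2, and any $t$ is allowed. In the rest $\delta$ is comparable to the side of the cube, and the discrete sum of Section 6 appears; only part 3 needs $t\ne s$.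

**Part 1: collars of windows.** Let $Q\in\mathcal Q_m$ have center $c$ and side $\ell=\lambda^m$, and consider $x'$ with $0<\operatorname{dist}(x',Q)<\gamma\ell$. Other windows have distance at least $2\gamma\ell/\lambda\ge4\gamma\ell$ from $Q$, and $\operatorname{dist}(Q,\partial P)\ge\gamma\ge4\gamma\ell$ as $m\ge2$ and $\lambda^2<\frac14$. So
$$\delta(x')=\operatorname{dist}(x',Q)=|x'-c|_\infty-\ell/2 .$$
Write $x'=c+\tau\omega$, $\tau=|x'-c|_\infty$, $\omega\in\Sigma=\partial[-1,1]^{n-1}$. On the cone over each open face of $\Sigma$ these are smooth coordinates with $dx'=\tau^{n-2}d\tau\,d\mathcal H^{n-2}(\omega)$: on the face $\omega_1=1$, say, $x'-c=(\tau,\tau\omega_2,\dots,\tau\omega_{n-1})$. (For $n=2$, $\mathcal H^0$ is counting measure on $\Sigma=\{\pm1\}$.) The remaining set is null. Put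
$$\tau=\tfrac\ell2+\rho\cos\vartheta,\quad x_n=\rho\sin\vartheta,\qquad0<\vartheta<\pi,\ 0<\rho<\sqrt2\gamma\ell .$$
Since $\sqrt2\gamma\le\sqrt2/8<\frac12$, $\tau$ is comparable to $\ell$ with absolute constants. The region swept out is, up to a null set,
$$A_Q=\{x_n>0,\ (|x'-c|_\infty-\tfrac\ell2)^2+x_n^2<2\gamma^2\ell^2\}.$$
It lies in $P\times(0,1)$, because its points have $\operatorname{dist}(x',Q)<\sqrt2\gamma\ell<4\gamma\ell$. The $A_Q$ are disjoint for distinct windows since $2\sqrt2\gamma\ell<4\gamma\ell$.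

Let $\vartheta$ run a little beyond $\pi$, over $(0,\frac{3\pi}2)$. For $\vartheta\in[\pi,\frac{3\pi}2)$ we have $\tau<\ell/2$ and $-1<x_n\le0$, so the point is in $\operatorname{int}Q\times(-1,0]$. The coordinates $(\rho,\vartheta,\omega)$ are locally bi-Lipschitz, and the zero extension of $f$ is $W^{1,1}_{loc}$ in the whole region and zero for $\vartheta>\pi$. So for a.e. $(\rho,\omega)$ the function $\vartheta\mapsto f$ is locally absolutely continuous on $(0,\pi)$ with limit $0$ at $\vartheta=\pi$. Since $\partial_\vartheta(x',x_n)=(-\rho\sin\vartheta\,\omega,\rho\cos\vartheta)$ has length at most $\sqrt n\,\rho$, we get $|f|\le\sqrt n\,\rho\int_0^\pi|\nabla f|\,d\vartheta'$, and by Hölder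
$$|f|^t\rho^{-t}\le C\int_0^\pi|\nabla f|^td\vartheta' .$$
Integrating against $\tau^{n-2}\rho\,d\rho\,d\vartheta\,d\mathcal H^{n-2}(\omega)$, where $\tau^{n-2}$ is comparable to the constant $\ell^{n-2}$,
$$\int_{A_Q}|f|^t\rho^{-t}\le C\int_{A_Q}|\nabla f|^t .\tag{11}$$
On the part of $\mathcal G^+$ over the collar, $x_n<\delta=\tau-\frac\ell2$ gives $\rho<\sqrt2\delta<\sqrt2\gamma\ell$. So this part lies in $A_Q$, and $\delta^{-t}\le2^{t/2}\rho^{-t}$ there. By (11) and disjointness, the total contribution of the window collars is at most $CI$.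

**Part 2: the collar of $\partial P$.** Let $x'\in P$ and $\sigma=\operatorname{dist}(x',\partial P)\in(0,\gamma)$. Since $m\ge2$, windows lie in cubes of $\mathcal Q_2$. Margins of nested parallel cubes add, so $\operatorname{dist}(K^m,\partial P)\ge\gamma+\gamma\lambda$. Thus $\operatorname{dist}(x',K^m)\ge\gamma+\gamma\lambda-\sigma\ge\gamma\lambda\ge\lambda\sigma$, and $\lambda\sigma\le\delta(x')\le\sigma$. Use the coordinates of part 1 centered at the center of $P$, now with $\tau=\frac12-\rho\cos\vartheta$, $x_n=\rho\sin\vartheta$, $0<\rho<\sqrt2\gamma<\frac12$. The region swept out by $0<\vartheta<\pi$ lies in $2P^\circ\times(0,1)$, since $\tau<1$. For $\vartheta\in[\pi,\frac{3\pi}2)$ we have $\tau>\frac12$, so $x'\in2P^\circ\setminus P\subset Z$ and $-1<x_n\le0$. As in part 1, (11) holds for this region. On the part of $\mathcal G^+$ over the collar, $x_n<\delta\le\sigma=\rho\cos\vartheta$ gives $\rho<\sqrt2\sigma<\sqrt2\gamma$, and $\delta^{-t}\le\lambda^{-t}\sigma^{-t}\le C\rho^{-t}$. The contribution is at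 most $CI$.

**Part 3: reduction of the rest to mean values.** Over the remaining points of $R_Q$, (G2) gives $\gamma\lambda\ell(Q)\le\delta\le\ell(Q)$. So the remaining contribution is at most
$$C\sum_{j=0}^{m-1}\sum_{Q\in\mathcal Q_j}\ell_j^{-t}\int_{R_Q\times(0,\ell_j)}|f|^t .$$
For $Q\in\mathcal Q_j$, $0\le j\le m$, $\ell=\ell(Q)$, let $T_Q=Q\times(\lambda\ell,\ell)$ and $D_Q=Q\times(\lambda^2\ell,\ell)$. For a.e. $x'\in R_Q$ and all $x_n\in(0,\ell)$, $y\in(\lambda\ell,\ell)$,
$$|f(x',x_n)|\le|f(x',y)|+\int_0^\ell|\partial_nf(x',\cdot)| .$$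
Take $t$-th powers, average in $y$, integrate in $(x',x_n)$, and then use Poincaré on $T_Q$:
$$\int_{R_Q\times(0,\ell)}|f|^t\le C\ell^t\int_{R_Q\times(0,\ell)}|\nabla f|^t+C\int_{T_Q}|f|^t,\qquad\int_{T_Q}|f|^t\le C\ell^t\int_{T_Q}|\nabla f|^t+C\ell^n|f_{T_Q}|^t .$$
The sets $R_Q\times(0,\ell(Q))$ are disjoint. So are the $T_Q$: in one generation the $Q$ are disjoint, and different generations occupy different heights. The gradient terms therefore sum to at most $CI$, and it remains to show
$$\sum_{j=0}^{m-1}A_j^t\le CI,\qquad A_j^t:=\ell_j^{n-t}\sum_{Q\in\mathcal Q_j}|f_{T_Q}|^t .\tag{12}$$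

**Part 4: comparing parents, children and windows.** For a child $Q'$ of $Q$, $T_Q\cup T_{Q'}\subset D_Q$ with volumes comparable to that of $D_Q$, and all $D_Q$ are similar to one fixed box. So by Poincaré and Hölder
$$|f_{T_Q}-f_{T_{Q'}}|\le C\ell(Q)^{1-n/t}g(Q),\qquad g(Q):=\|\nabla f\|_{L^t(D_Q)}\quad(Q\in\mathcal Q_j,\ j\le m-1).\tag{13}$$
For windows put $g(Q)=\|\nabla f\|_{L^t(Q\times(0,\ell_m))}$. Because the zero extension of $f$ is $W^{1,1}_{loc}$ across $\operatorname{int}Q\times\{0\}$, $f(x',z)=\int_0^z\partial_nf(x',\cdot)$ for a.e. $x'\in\operatorname{int}Q$, hence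
$$|f_{T_Q}|\le\ell_m\,(|\partial_nf|)_{Q\times(0,\ell_m)}\le\ell_m^{1-n/t}g(Q)\qquad(Q\in\mathcal Q_m).\tag{14}$$
Put $\Gamma_j=\sum_{Q\in\mathcal Q_j}g(Q)^t$. Each point lies in at most two of the $D_Q$ with $j\le m-1$, since $D_Q$ has heights in $(\lambda^{j+2},\lambda^j)$. So $\sum_{j=0}^m\Gamma_j\le3I$.

**Part 5: the case $t>s$, going down to the windows.** By (13), $|f_{T_Q}|\le\operatorname{avg}_{Q'\text{ child}}|f_{T_{Q'}}|+C\ell(Q)^{1-n/t}g(Q)$. Every cube of one generation has the same number of children, so averages of averages are averages. Iterating down to the windows and using (14) there, $|f_{T_Q}|$, $Q\in\mathcal Q_j$, is at most $C\sum_{i=0}^{m-j}$ of the averages of $\ell_{j+i}^{1-n/t}g$ over the $N_{j+i}/N_j$ descendants of $Q$ in $\mathcal Q_{j+i}$. By Jensen the $t$-th power of such an average is at most $\ell_{j+i}^{t-n}\frac{N_j}{N_{j+i}}$ times the sum of $g^t$ over these descendants. By Minkowski in $\ell^t(\mathcal Q_j)$ and (9), with $n-d=s$,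
$$A_j\le C\sum_{i=0}^{m-j}\Big(\big(\tfrac{\ell_j}{\ell_{j+i}}\big)^{n-t}\tfrac{N_j}{N_{j+i}}\Gamma_{j+i}\Big)^{1/t}\le C\sum_{i=0}^{m-j}\lambda^{i(t-s)/t}\,\Gamma_{j+i}^{1/t},$$
because $\lambda^{-i(n-t)}\lambda^{id}=\lambda^{i(t-s)}$. The coefficients are summable. By Minkowski in the index $j$ (Young's inequality for sequences), $\sum_jA_j^t\le C\big(\sum_i\lambda^{i(t-s)/t}\big)^t\sum_j\Gamma_j\le CI$.

**Part 6: the case $t<s$, going up to $P$.** Telescope (13) along the ancestors of $Q\in\mathcal Q_j$ up to $P$: $|f_{T_Q}|\le|f_{T_P}|+C\sum_{k<j}\ell_k^{1-n/t}g(Q^{(k)})$, where $Q^{(k)}$ is the ancestor in $\mathcal Q_k$. Each cube of $\mathcal Q_k$ is the ancestor of $N_j/N_k$ cubes of $\mathcal Q_j$. So by Minkowski and (9)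
$$A_j\le(\ell_j^{n-t}N_j)^{1/t}|f_{T_P}|+C\sum_{k=0}^{j-1}\Big(\big(\tfrac{\ell_j}{\ell_k}\big)^{n-t}\tfrac{N_j}{N_k}\Gamma_k\Big)^{1/t}\le\lambda^{j(s-t)/t}|f_{T_P}|+C\sum_{k<j}\lambda^{(j-k)(s-t)/t}\,\Gamma_k^{1/t},$$
and as before $\sum_jA_j^t\le C|f_{T_P}|^t+CI$. It remains to bound $f_{T_P}$, and for this we use the zero boundary values outside $P$. Let $Y=(2P^\circ\setminus P)\times(0,1)$. Vertical integration from $x_n=0$ gives $\int_Y|f|^t\le\int_Y|\nabla f|^t$, hence $|f_Y|^t\le CI$. Poincaré on $2P\times(0,1)$ gives $|f_{T_P}-f_Y|^t\le CI$. Hence $|f_{T_P}|^t\le CI$, and (12) follows. The constants depend on $s$ only through a lower bound for $|t-s|$, for which $\operatorname{dist}(t,S)$ serves. $\square$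

## 10. A function that does not extend at $r\in S$

Let $r\in S$. For $m\ge2$ choose $k$ with $|\sigma_k-r|\le1/m$ and let $i=i(m)$ be the index with $(k_i,m_i)=(k,m)$. These indices are distinct for distinct $m$. Write $s=\sigma_k$, $d=n-s$. Constants below depend only on $n,r,\lambda$. The exponents $s$ and $r$ are so close that over $m$ generations the difference is invisible: $\lambda^{j(s-r)}\in[\lambda,\lambda^{-1}]$ for $0\le j\le m$.

**Step 1: the test function is cheap.** Use the coordinates $x\mapsto(x-(c_i,0))/\varepsilon_i$, in which $P_i$ is the unit cube $P$. Let $\Delta(x)=\operatorname{dist}_\infty(x,K^m\times\{0\})$ and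
$$\varphi(z)=\min\big(1,(z\lambda^{-m}-1)_+\big),\qquad\chi(x)=\min\big(1,\gamma^{-1}(\tfrac12-|x|_\infty)_+\big),\qquad f=\chi\,\varphi(\Delta).$$
Let $u_i=f$ on $\Omega^-$ and $u_i=0$ on $\Omega\setminus\Omega^-$. The Lipschitz function $f$ vanishes on $O\times\{0\}$: if $x'\in O$, then either $x'\in K^m$ and $\Delta=0$, or $x'\notin P^\circ$ and $\chi=0$. Near $O\times\{0\}$ we have $u_i=f1_{\{x_n<0\}}$, so $u_i$ is locally Lipschitz in $\Omega$. Further, $0\le f\le1$, $f$ is supported in $P\times[-\frac12,\frac12]$, and a.e.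
$$|\nabla f|\le\gamma^{-1}+\lambda^{-m}1_{\{\Delta\le2\lambda^m\}},\qquad|\{\Delta\le2\lambda^m\}|\le N_m(5\lambda^m)^n .$$
By (9),
$$\int|\nabla f|^r\le C+C\lambda^{-mr}\lambda^{-dm}\lambda^{mn}=C+C\lambda^{m(s-r)}\le C .$$
After scaling back, $\|u_i\|^r_{W^{1,r}(\Omega)}\le C(\varepsilon_i^n+\varepsilon_i^{n-r})\le C\varepsilon_i^{n-r}$.

**Step 2: every extension is expensive.** Let $U\in W^{1,1}_{loc}(\mathbb R^n)$ with $U=u_i$ a.e. on $\Omega\cap(P_i\times(-\varepsilon_i,\varepsilon_i))$. Work in unit coordinates. Fix an integer $j_0\ge2$ with $\gamma\lambda^{1-j_0}\ge2$. Let $1\le j\le m-j_0$, $Q\in\mathcal Q_j$, $x'\in R_Q$. By (G2), whose hypotheses are automatic here, $\gamma\lambda\ell_j\le\delta(x')\le\ell_j$ and $\operatorname{dist}(x',\partial P)\ge\gamma$. At $y=(x',-\delta(x'))$ we have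
$$\Delta(y)\ge\delta(x')\ge\gamma\lambda^{j+1}\ge\gamma\lambda^{1-j_0}\lambda^m\ge2\lambda^m,$$
so $\varphi(\Delta(y))=1$. Also $|x'|_\infty\le\frac12-\gamma$ and $\delta(x')\le\lambda\le\frac14+\frac\lambda2=\frac12-\gamma$, so $\chi(y)=1$. Hence $f(y)=1$.

For a.e. such $x'$ the absolutely continuous representative of $U(x',\cdot)$ equals $f(x',\cdot)$ just below $-\delta(x')$ and $0$ just above $\delta(x')$. So it is $1$ at $-\delta(x')$ and $0$ at $\delta(x')$. By Hölder, since $r>1$,
$$\int_{-\delta}^{\delta}|\partial_nU|^rdx_n\ge(2\delta)^{1-r}\ge(2\ell_j)^{1-r}.$$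
The children of $Q$ have total volume at most $(2\lambda)^{n-1}\ell_j^{n-1}$, so $|R_Q|\ge(1-(2\lambda)^{n-1})\ell_j^{n-1}$. The $R_Q$ are disjoint, and (9) gives
$$\int_{P\times(-1,1)}|\nabla U|^r\ge c\sum_{j=1}^{m-j_0}N_j\ell_j^{n-r}\ge c\sum_{j=1}^{m-j_0}\lambda^{j(s-r)}\ge c\,(m-j_0)_+ ,$$
because $j|s-r|\le1$. After scaling,
$$\int_{P_i\times(-\varepsilon_i,\varepsilon_i)}|\nabla U|^r\ge c\,(m-j_0)_+\,\varepsilon_i^{n-r}.\tag{15}$$

**Step 3: one function that collects all gadgets.** Let
$$u=\sum_{m\ge2}\kappa_mu_{i(m)},\qquad\kappa_m^r=m^{-2}\varepsilon_{i(m)}^{r-n}.$$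
The supports are disjoint, so the partial sums converge in $W^{1,r}(\Omega)$, and $\|u\|^r_{W^{1,r}(\Omega)}\le C\sum_mm^{-2}<\infty$. Suppose $U\in W^{1,1}_{loc}(\mathbb R^n)$ extends $u$. On $\Omega\cap(P_{i(m)}\times(-\varepsilon_{i(m)},\varepsilon_{i(m)}))$ we have $u=\kappa_mu_{i(m)}$, so (15) applies to $\kappa_m^{-1}U$. These boxes are disjoint subsets of $B_0$, hence
$$\int_{B_0}|\nabla U|^r\ge c\sum_m\kappa_m^r(m-j_0)_+\,\varepsilon_{i(m)}^{n-r}=c\sum_m\frac{(m-j_0)_+}{m^2}=\infty .$$
So $u\in W^{1,r}(\Omega)$ has no extension in $W^{1,r}(\mathbb R^n)$; in particular $Eu\notin W^{1,r}(\mathbb R^n)$. Since $r\in S$ was arbitrary, this proves Theorem B. $\blacksquare$
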